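\title{The continuum hypothesis for a set does not imply that the set can be well-ordered}

\begin{abstract}
For an infinite set $E$, the statement $\mathrm{CH}(E)$ says that no cardinality lies strictly between those of $E$ and $\mathcal P(E)$. We show that $\mathsf{ZF}$, if consistent, does not prove that $\mathrm{CH}(E)$ implies that $E$ can be well-ordered. The model is obtained from $L$ by collapsing each $\omega_n^L$ to $\omega$, adding a set $A$ of Cohen reals, and keeping neither the sequence of the collapses nor the enumeration of $A$; the counterexample is $E=[A]^{<\omega}\times\omega$. In this model $\mathcal P(E)$ is equinumerous with $\mathcal P(\omega)$, and every set of reals either injects into $E$ or contains a nonempty perfect set. No large cardinals are used. We also derive in $\mathsf{ZF}$ properties that every counterexample must have; in particular $\mathrm{CH}(\mathcal P(E))$ fails.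
\end{abstract}

\section{The problem and the results}\label{sec:intro}

We work in $\mathsf{ZF}$, without the axiom of choice. For sets $X,Y$ we write $X\preceq Y$ if there is an injection from $X$ into $Y$, $X\approx Y$ if there is a bijection, and $X\prec Y$ if $X\preceq Y$ and $X\not\approx Y$. In terms of cardinalities these relations read $|X|\le|Y|$, $|X|=|Y|$ and $|X|<|Y|$. Two theorems of $\mathsf{ZF}$ are used throughout: the Cantor--Bernstein theorem ($X\preceq Y\preceq X$ implies $X\approx Y$) and Cantor's theorem (no function maps $X$ onto $\mathcal P(X)$). A set is \emph{infinite} if it is not equinumerous with a natural number. The \emph{continuum hypothesis for} an infinite set $E$ is the statement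
\[
\mathrm{CH}(E):\qquad \text{for every set $X$, if } E\preceq X\preceq\mathcal P(E), \text{ then } X\approx E \text{ or } X\approx\mathcal P(E).
\]
Under the axiom of choice, if $|E|=\aleph_\alpha$, this says that $2^{\aleph_\alpha}=\aleph_{\alpha+1}$. Without choice it also excludes intermediate sets that cannot be well-ordered, and so it acts as a weak choice principle for $E$. The question of this paper, stated as open in \cite{source}, is how far this goes:
\begin{quote}
\emph{Does $\mathsf{ZF}$ prove that for every infinite set $E$, $\mathrm{CH}(E)$ implies that $E$ can be well-ordered?}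
\end{quote}

There are reasons to expect a positive answer. Testing $\mathrm{CH}(E)$ on $X=E\sqcup1$, $E\times2$ and $E\times E$ in turn shows that all three are equinumerous with $E$, and one finds that every surjective image of $E$ injects into $E$; well-ordered infinite sets behave in this way. There is also a natural line of attack. The \emph{Hartogs number} $\aleph(E)$ is the least ordinal that does not inject into $E$; it exists by Hartogs' theorem. If $\aleph(E)$ injects into $\mathcal P(E)$, then $\mathrm{CH}(E)$ gives $\mathcal P(E)\preceq\aleph(E)$, and $E$ is well-ordered. But the obvious representation of an ordinal $\alpha<\aleph(E)$ is the \emph{set} of all well-orders of type $\alpha$ on subsets of $E$, and this places $\aleph(E)$ inside $\mathcal P\mathcal P(E\times E)$, one power set too high. Specker's theorem closes this gap with a second hypothesis: $\mathrm{CH}(E)$ and $\mathrm{CH}(\mathcal P(E))$ together imply that $E$ is well-orderable. We show that the gap is real. Below, $[A]^{<\omega}$ is the set of finite subsets of $A$.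

\begin{theorem}\label{thm:main}
If $\mathsf{ZF}$ is consistent, then so is $\mathsf{ZF}$ together with the statement ``there is an infinite set $E$ that cannot be well-ordered and satisfies $\mathrm{CH}(E)$''. In the model constructed, $E=[A]^{<\omega}\times\omega$ for an infinite set $A\subseteq\mathcal P(\omega)$, and $\mathcal P(E)\approx\mathcal P(\omega)$.
\end{theorem}

So the answer to the question is negative. No large cardinals are used. The next two theorems are complements: the first describes the model, the second describes all counterexamples. A \emph{real} is an element of $\mathcal P(\omega)$, identified with $2^\omega$, and a set of reals is \emph{perfect} if it is closed and has no isolated point.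

\begin{theorem}\label{thm:model}
The following hold in the model of Theorem~\ref{thm:main}.
\begin{enumerate}
\item[(a)] $E\preceq\mathcal P(\omega)$, so $E$ is linearly orderable.
\item[(b)] Every $Y\subseteq\mathcal P(\omega)$ either injects into $E$ or contains a nonempty perfect set.
\item[(c)] $\mathrm{cf}(\omega_1)=\omega$ and $\omega_1\not\preceq\mathcal P(E)$.
\end{enumerate}
\end{theorem}

\begin{theorem}[$\mathsf{ZF}$]\label{thm:zf}
Let $E$ be an infinite set.
\begin{enumerate}
\item[(a)] $\mathrm{CH}(E)$ holds if and only if every $Y\subseteq\mathcal P(E)$ satisfies $Y\preceq E$ or $\mathcal P(E)\preceq Y$.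
\item[(b)] Suppose that $\mathrm{CH}(E)$ holds and $E$ is not well-orderable. Then \emph{(i)} $E\times E\approx E$; \emph{(ii)} every surjective image of $E$ injects into $E$; \emph{(iii)} $\aleph(E)\not\preceq\mathcal P(E)$; \emph{(iv)} $\mathcal P(E)\prec\mathcal P(E)\sqcup\aleph(E)\prec\mathcal P\mathcal P(E)$, so $\mathrm{CH}(\mathcal P(E))$ fails.
\end{enumerate}
\end{theorem}

Part (b)(iv) contains Specker's theorem, and Theorem~\ref{thm:main} shows that the hypothesis $\mathrm{CH}(\mathcal P(E))$ cannot be dropped from it.

Part (a) suggests the plan. It turns $\mathrm{CH}(E)$ into a dichotomy: every subset of $\mathcal P(E)$ is small (injects into $E$) or large (contains a copy of $\mathcal P(E)$). For $E=\omega$ this dichotomy holds if every set of reals is countable or contains an injective continuous image of $2^\omega$. We aim at the same situation with ``countable'' replaced by ``injects into $E$'', for a set $E$ that is not well-orderable but has only as many subsets as $\omega$. Section~\ref{sec:zf} proves Theorem~\ref{thm:zf} and reads off what such a model must look like. Sections~\ref{sec:forcing} and~\ref{sec:model} recall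 the forcing facts and define the model $N$. Section~\ref{sec:supports} shows $\mathcal P(E)\approx\mathcal P(\omega)$, Sections~\ref{sec:dichotomy} and~\ref{sec:absorb} prove the dichotomy for sets of reals, and Section~\ref{sec:end} assembles Theorems~\ref{thm:main} and~\ref{thm:model}. From Section~\ref{sec:zf}, the proof of Theorem~\ref{thm:main} uses only the easy direction of Theorem~\ref{thm:zf}(a).

\section{Consequences of $\mathrm{CH}(E)$ in $\mathsf{ZF}$}\label{sec:zf}

To apply $\mathrm{CH}(E)$ to a set $X$ such as $E\times2$, one has to exclude the alternative $X\approx\mathcal P(E)$. Cantor's theorem does not do this, since we do not yet know that $X\preceq E$. The following lemma does. It fails for sets with $2$, $3$ or $4$ elements, where $2^{|E|}\le|E|^2$.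

\begin{lemma}[Specker's lemma]\label{lem:specker}
If $E$ is infinite, then $\mathcal P(E)\not\preceq E\times E$.
\end{lemma}

\begin{proof}
Suppose that $\Phi:\mathcal P(E)\to E\times E$ is injective. We define distinct elements $x_\alpha\in E$ for all ordinals $\alpha$, which contradicts Hartogs' theorem. The point is to diagonalize only against the part of $E$ that has already been well-ordered, and to do so without making choices. Fix five distinct elements $x_0,\dots,x_4$. Let $\alpha\ge5$ and $B=\{x_\beta:\beta<\alpha\}$. It suffices to define a set $D\subseteq B$ with $\Phi(D)\notin B\times B$; then $x_\alpha$ is the first of the two coordinates of $\Phi(D)$ that is not in $B$.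

If $\alpha$ is finite, then $2^\alpha>\alpha^2$ (as $2^5>5^2$, and $(k+1)^2\le2k^2$ for $k\ge3$), so $\Phi$ does not map $\mathcal P(B)$ into $B\times B$. Let $D$ be the first suitable subset in the lexicographic order given by the enumeration of $B$. If $\alpha$ is infinite, then $L$, being a model of $\mathsf{ZFC}$, contains a bijection $\alpha\to\alpha\times\alpha$. The least one in the canonical well-order of $L$ gives a bijection $b:\alpha\to B\times B$. Put
\[
D=\{x_\beta:\beta<\alpha,\ b(\beta)\in\mathrm{ran}\,\Phi,\ x_\beta\notin\Phi^{-1}(b(\beta))\}.
\]
If $\Phi(D)=b(\beta)$, then $\Phi^{-1}(b(\beta))=D$, so $x_\beta\in D$ if and only if $x_\beta\notin D$. Hence $\Phi(D)\notin B\times B$.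
\end{proof}

The second lemma replaces subtraction of cardinals: removing a copy of $Z$ from $\mathcal P(Z)^2$ leaves a copy of $\mathcal P(Z)$.

\begin{lemma}[Splitting]\label{lem:split}
If $Z\sqcup Y\approx\mathcal P(Z)\times\mathcal P(Z)$, then $\mathcal P(Z)\preceq Y$.
\end{lemma}

\begin{proof}
Let $F:\mathcal P(Z)\times\mathcal P(Z)\to Z\sqcup Y$ be a bijection. The map sending $z\in Z$ to the first coordinate of $F^{-1}(z)$ is not onto $\mathcal P(Z)$, by Cantor's theorem; let $x_0$ be outside its range. Then $x\mapsto F(x_0,x)$ is an injection of $\mathcal P(Z)$ into $Y$.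
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:zf}]
We use the bijection $\mathcal P(X\sqcup X')\approx\mathcal P(X)\times\mathcal P(X')$, in the forms $\mathcal P(X\sqcup1)\approx\mathcal P(X)\times2$ and $\mathcal P(X\times2)\approx\mathcal P(X)^2$.

\emph{The dichotomy implies $\mathrm{CH}(E)$.} Let $E\preceq X\preceq\mathcal P(E)$, and let $Y\subseteq\mathcal P(E)$ be the image of $X$ under an injection. If $Y\preceq E$ then $X\approx E$, and if $\mathcal P(E)\preceq Y$ then $X\approx\mathcal P(E)$, by Cantor--Bernstein.

From now on assume $\mathrm{CH}(E)$.

\emph{Arithmetic; part (b)(i).} If $E\preceq X\preceq\mathcal P(E)$ and $X\preceq E\times E$, then $X\approx E$, because $X\approx\mathcal P(E)$ contradicts Lemma~\ref{lem:specker}. We apply this three times; fix distinct $a,b\in E$. First, $E\sqcup1$ injects into $\mathcal P(E)$ (singletons and $\emptyset$) and into $E\times E$ (send $x$ to $(x,a)$ and the new point to $(a,b)$), so $E\sqcup1\approx E$ and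
\begin{equation}\label{eq:two}
\mathcal P(E)\times2\approx\mathcal P(E\sqcup1)\approx\mathcal P(E).
\end{equation}
Second, $E\times2\preceq\mathcal P(E)\times2\approx\mathcal P(E)$ and $E\times2\approx E\times\{a,b\}\subseteq E\times E$, so $E\times2\approx E$ and
\begin{equation}\label{eq:square}
\mathcal P(E)^2\approx\mathcal P(E\times2)\approx\mathcal P(E).
\end{equation}
Third, $E\times E\preceq\mathcal P(E)^2\approx\mathcal P(E)$, so $E\times E\approx E$.

\emph{$\mathrm{CH}(E)$ implies the dichotomy.} A set $Y\subseteq\mathcal P(E)$ need not lie above $E$, so we test $\mathrm{CH}(E)$ on $E\sqcup Y$. By \eqref{eq:two}, $E\preceq E\sqcup Y\preceq\mathcal P(E)\times2\approx\mathcal P(E)$. If $E\sqcup Y\approx E$, then $Y\preceq E$. Otherwise $E\sqcup Y\approx\mathcal P(E)\approx\mathcal P(E)^2$ by \eqref{eq:square}, and Lemma~\ref{lem:split} gives $\mathcal P(E)\preceq Y$. This proves (a).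

\emph{Part (b)(ii).} Let $\pi:E\to Y$ be onto. Then $y\mapsto\pi^{-1}[\{y\}]$ injects $Y$ into $\mathcal P(E)$, so (a) applies to $Y$. If $\mathcal P(E)\preceq Y$, then $Y$ maps onto $\mathcal P(E)$ (invert the injection and send the remaining points to $\emptyset$), hence so does $E$, against Cantor's theorem. So $Y\preceq E$.

Now assume also that $E$ is not well-orderable. This is used in the form: no set into which $E$ injects is $\preceq\aleph(E)$.

\emph{Part (b)(iii).} If $\aleph(E)\preceq\mathcal P(E)$, then (a) applies to $\aleph(E)$. As $\aleph(E)\not\preceq E$, we get $\mathcal P(E)\preceq\aleph(E)$, which is impossible.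

\emph{Part (b)(iv).} By (iii), $\mathcal P(E)\sqcup\aleph(E)\not\approx\mathcal P(E)$, which is the first strict inequality. For $\alpha<\aleph(E)$ let $w(\alpha)$ be the set of all reflexive well-orders $r\subseteq E\times E$ of subsets of $E$ of type $\alpha$. The sets $w(\alpha)$ are nonempty since $\alpha\preceq E$, and pairwise disjoint since a reflexive order determines its underlying set and hence its type. So $\aleph(E)\preceq\mathcal P\mathcal P(E\times E)\approx\mathcal P\mathcal P(E)$ by (i). By \eqref{eq:two}, $\mathcal P(E)\sqcup1\preceq\mathcal P(E)\times2\approx\mathcal P(E)$, so $\mathcal P(E)\sqcup1\approx\mathcal P(E)$, and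
\[
\mathcal P(E)\sqcup\aleph(E)\preceq\mathcal P\mathcal P(E)\times2\approx\mathcal P(\mathcal P(E)\sqcup1)\approx\mathcal P\mathcal P(E).
\]
Again by \eqref{eq:two}, $\mathcal P\mathcal P(E)^2\approx\mathcal P(\mathcal P(E)\times2)\approx\mathcal P\mathcal P(E)$. If $\mathcal P(E)\sqcup\aleph(E)\approx\mathcal P\mathcal P(E)$, then Lemma~\ref{lem:split} with $Z=\mathcal P(E)$ and $Y=\aleph(E)$ gives $\mathcal P\mathcal P(E)\preceq\aleph(E)$, which is impossible. So $\mathcal P(E)\sqcup\aleph(E)$ lies strictly between $\mathcal P(E)$ and $\mathcal P\mathcal P(E)$.
\end{proof}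

Two consequences determine the shape of the construction.

\begin{remark}[The form of $E$]\label{rem:formE}
If $\beta:E\sqcup\{*\}\to E$ is a bijection, then $\beta(*),\beta^2(*),\dots$ are distinct. So $\mathrm{CH}(E)$ implies $\omega\preceq E$. The source of non-well-orderability in our model is an infinite set $A$ of reals such that $\omega$ injects neither into $A$ nor into $[A]^{<\omega}$ (Lemma~\ref{lem:nowo}), so these two sets are not candidates. The set $E=[A]^{<\omega}\times\omega$ passes the tests $\omega\preceq E$ and $E\times E\preceq E$: send $((f,l),(f',l'))$ to $f\cup f'$ together with a number coding $l$, $l'$ and the positions of the elements of $f$ and of $f'$ in the increasing enumeration of $f\cup f'$.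
\end{remark}

\begin{remark}[The need to collapse]\label{rem:collapse}
Suppose that a counterexample $E$ has $\mathcal P(E)\approx\mathcal P(\omega)$ and $\aleph(E)=\omega_1$. Then $\omega_1\not\preceq\mathcal P(\omega)$ by (b)(iii). For every real $z$ the model $L[z]$ of $\mathsf{ZFC}$ injects $\omega_1^{L[z]}$ into the reals, so $\omega_1^{L[z]}<\omega_1$. It follows that $\omega_1$ is a limit cardinal of $L$: if $\omega_1=(\mu^+)^L$ and $z$ codes a well-order of type $\mu$, then $\omega_1^{L[z]}$ is a cardinal of $L$ above $\mu$, so $\omega_1^{L[z]}\ge\omega_1$. If $\omega_1$ were also regular, it would be inaccessible in $L$. The least uncountable limit cardinal of $L$ is the singular cardinal $\omega_\omega^L$, and this will be $\omega_1$ in our model.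
\end{remark}

\section{Forcing: conventions and standard facts}\label{sec:forcing}

By G\"odel's theorem we may start from $\mathsf{ZFC}+V=L$; recall that $L$ satisfies $\mathsf{GCH}$. We follow the usual convention and argue as if $L$ were a countable transitive model, so that generic filters exist over all models considered; the argument applied to finite fragments of the theory gives the relative consistency. A \emph{model} is a transitive model of $\mathsf{ZF}$ with the same ordinals as $L$. For a set $u\subseteq L$, $L[u]$ is the least model containing $u$. It satisfies $\mathsf{ZFC}$, and it is defined from the parameter $u$ by one formula in every model containing $u$. If $M=L[u]$ and $u_1,\dots,u_k\subseteq L$, then $M[u_1,\dots,u_k]$ is the least model containing $u,u_1,\dots,u_k$, which is again of the form $L[u']$; for a finite set $f$ of reals, $M[f]$ is the least model containing $u$ and the elements of $f$.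

Posets have a largest element $1$, and $q\le p$ means that $q$ is stronger. A filter is \emph{generic} over $M$ if it meets every dense set in $M$; it is enough to meet the open dense sets, and a filter generic over $M$ is generic over every smaller model containing the poset. Let $M$ be a model of $\mathsf{ZFC}$ and $P,Q\in M$ posets.
\begin{enumerate}
\item[(F1)] \emph{Forcing theorem.} For each formula the relation $p\Vdash\psi$ is definable in $M$; $p\Vdash\psi$ holds if and only if $\psi$ is true in $M[J]$ for every generic $J\ni p$; and whatever is true in $M[J]$ is forced by some $p\in J$. If $1\Vdash\exists x\,\psi(x)$, then $1\Vdash\psi(\tau)$ for some name $\tau$.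
\item[(F2)] \emph{Isomorphisms.} If $\pi\in M$ is an isomorphism $P\to Q$ and $J$ is $P$-generic over $M$, then $\pi[J]$ is $Q$-generic over $M$ and $M[J]=M[\pi[J]]$.
\item[(F3)] \emph{Product lemma.} The $P\times Q$-generic filters over $M$ are the products $J\times g$ in which $J$ is $P$-generic over $M$ and $g$ is $Q$-generic over $M[J]$; equivalently, $g$ is $Q$-generic over $M$ and $J$ is $P$-generic over $M[g]$. Then $M[J\times g]=M[J][g]=M[g][J]$.
\item[(F4)] \emph{Small posets.} Let $|P|\le\mu$ in $M$, with $\mu$ an infinite cardinal. Every regular cardinal of $M$ above $\mu$ remains a regular cardinal in $M[J]$. Every subset of $\omega$ in $M[J]$ is the value of a \emph{nice name} $\{(\check k,p):k<\omega,\ p\in B_k\}$, where the $B_k\subseteq P$ are antichains, and $M$ has at most $(2^\mu)^{\omega}=2^\mu$ nice names.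
\end{enumerate}

\begin{lemma}[Mutual genericity]\label{lem:mutual}
If $g\times g'$ is $Q\times Q'$-generic over a model $M$ of $\mathsf{ZFC}$, then every real in $M[g]\cap M[g']$ lies in $M$.
\end{lemma}

\begin{proof}
Let the real be $\tau^g=\sigma^{g'}$, with $\tau$ a $Q$-name and $\sigma$ a $Q'$-name, and let $(q,q')\in g\times g'$ force $\tau=\sigma\subseteq\omega$. Suppose $q$ does not decide ``$i\in\tau$''. Take $q_0,q_1\le q$ with $q_0\Vdash i\in\tau$ and $q_1\Vdash i\notin\tau$, and $q''\le q'$ deciding ``$i\in\sigma$''. If $q''\Vdash i\in\sigma$, then $(q_1,q'')$ forces $i\in\sigma\setminus\tau$; if $q''\Vdash i\notin\sigma$, then $(q_0,q'')$ forces $i\in\tau\setminus\sigma$. Both contradict $\tau=\sigma$. So $\tau^g=\{i:q\Vdash i\in\tau\}\in M$.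
\end{proof}

\section{The model $N$}\label{sec:model}

\subsection{Definition and first properties}

Let $\kappa_n=\omega_n^L$. Let $\mathrm{Col}_n$ be the set of finite partial functions $\omega\to\kappa_n$, and for $I\subseteq\omega$ let $C_I$ be the set of finite partial functions $I\times\omega\to2$, both ordered by reverse inclusion; thus $C_k$ adds $k$ Cohen reals, and we put $C=C_\omega$. For $a\le b\le\omega$ let $P_{[a,b)}$ be the finite-support product of the $\mathrm{Col}_i$, $a\le i<b$. These posets lie in $L$ and are definable there, and $|P_{[a,b)}\times C_k|^L\le\kappa_{b-1}$ for $1\le b<\omega$. We regard $P_{[a,i)}$ as a subset of $P_{[a,\omega)}$, and for a filter $H$ on $P_{[a,\omega)}$ we write $H_{[a',b')}$ for its restriction to the coordinates in $[a',b')$. A generic filter on $\mathrm{Col}_n$ is identified with its union, a function $\omega\to\kappa_n$, and a generic filter on $C_I$ with the sequence $\langle c_i:i\in I\rangle$ of reals that it determines.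

Let $(G,\vec a)$ be $P_{[0,\omega)}\times C$-generic over $L$, with $\vec a=\langle a_i:i<\omega\rangle$. Let $h_i:\omega\to\kappa_i$ be the $i$-th collapsing function and $G_n=G_{[0,n)}$. Put
\[
A=\{a_i:i<\omega\},\qquad M_{n,e}=L[G_n][e]\quad(n<\omega,\ e\in[A]^{<\omega}),\qquad R=\bigcup_{n,e}\mathcal P(\omega)\cap M_{n,e},
\]
and $W_n=L[G_n,\vec a]\supseteq M_{n,e}$. The models $M_{n,e}$ increase with $n$ and $e$, so they are directed under inclusion. The set $U=\{R,A\}\cup R\cup\omega$ is transitive because $A\subseteq R\subseteq\mathcal P(\omega)$, and it lies in $L[G,\vec a]$. Let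
\[
N=L(R,A):=L(U),\qquad E=[A]^{<\omega}\times\omega .
\]
Here $L(U)$ is built by iterating first-order definability from $L_0(U)=U$. It is the least model containing $U$, it is computed in the same way in every model containing $U$, and there is a map from $\mathrm{Ord}\times U^{<\omega}$ onto $L(U)$ that is definable in $L(U)$ from $U$. In particular $N\models\mathsf{ZF}$. The model $N$ contains each finite piece of the generic, but it is given $A$ only as a set.

The symbol $<$ denotes the lexicographic order on reals and on binary strings of one length; it gives every finite set of reals a canonical increasing enumeration.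

\begin{lemma}\label{lem:basic}
Let $n<\omega$ and $e\in[A]^{<\omega}$.
\begin{enumerate}
\item[(a)] Each $h_i$ maps $\omega$ onto $\kappa_i$. The $a_i$ are distinct, and every binary string is extended by some element of $A$.
\item[(b)] $M_{n,e}=L[z]$ for some $z\in R$. Hence $M_{n,e}\subseteq N$, and $h_i\in N$ for all $i$.
\item[(c)] For $n\le i<\omega$, $G_{[n,i)}$ is $P_{[n,i)}$-generic over $W_n$, $M_{n,e}[G_{[n,i)}]=M_{i,e}$, and $h_i$ is $\mathrm{Col}_i$-generic over $W_i\supseteq W_n$.
\item[(d)] If $f\subseteq A\setminus e$ has $k<\omega$ elements, then every enumeration of $f$ without repetition is $C_k$-generic over $M_{n,e}$, and $M_{n,e}[f]=M_{n,e\cup f}$. In particular $A\cap M_{n,e}=e$.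
\item[(e)] If $n\ge1$, then $\kappa_n$ is a regular uncountable cardinal in $M_{n,e}$, and $\mathcal P(\omega)\cap M_{n,e}$ is countable in $N$.
\item[(f)] Every $w\in N$ is definable in $N$ from $R$, $A$ and a parameter $v$ in some $M_{n',e'}$, where $n'$ and $e'$ may be taken as large as we wish.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) A condition is finite. So it can be extended to give $h_i$ a value at a prescribed argument, or a prescribed value at an unused argument; to give $a_i$ and $a_{i'}$ opposite bits at an unused place; or to write a prescribed string at an unused index $i$.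

(b) Since $h_i$ is onto an ordinal, induction on $h_i(l)$ shows that $h_i(l)$ is the rank of $l$ in the well-founded relation $\{(k,l):h_i(k)<h_i(l)\}$ on $\omega$. So $h_i$ is recovered from a real in $L[h_i]$. Let $z$ code these reals for $i<n$ and the elements of $e$.

(c) Apply (F3) to $P_{[0,\omega)}\times C\cong(P_{[0,n)}\times C)\times P_{[n,i)}\times P_{[i,\omega)}$, and in the same way to split off $\mathrm{Col}_i$.

(d) Let $I$ and $I'$ be the sets of indices of the elements of $e$ and $f$ in $\vec a$. By (F3), $\langle a_i:i\in I'\rangle$ is $C_{I'}$-generic over $L[G_n][\langle a_i:i\in I\rangle]=M_{n,e}$. An enumeration of $f$ corresponds to a bijection $k\to I'$, which induces an isomorphism $C_{I'}\cong C_k$ in $L$; now use (F2). A real that is $C_1$-generic over a model differs from each real of that model, so no element of $A\setminus e$ is in $M_{n,e}$.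

(e) $M_{n,e}$ is an extension of $L$ by $P_{[0,n)}\times C_{|e|}$, of size at most $\kappa_{n-1}$. By (F4), $\kappa_n$ stays regular, and by (F4) and $\mathsf{GCH}$ in $L$ there are at most $\kappa_n$ nice names, so $M_{n,e}$ has a map from $\kappa_n$ onto its reals. Compose it with $h_n\in N$.

(f) $U$ is definable from $R$ and $A$, so $w$ is definable from $R$, $A$, an ordinal and finitely many elements of $R\cup\omega$. By directedness these lie in one $M_{n',e'}$; let $v$ be their tuple.
\end{proof}

\subsection{Presentations and homogeneity}

All control over $N$ comes from one fact: the truth of a statement about $R$, $A$ and a parameter in $M_{n,e}$ can be computed inside $M_{n,e}$, because the rest of the forcing is homogeneous. We shall need this fact not only for the models $M_{n,e}$ but for every model from which $R$ and $A$ arise in the same manner. The following definition isolates that manner.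

\begin{definition}\label{def:pres}
Let $M=L[u]\subseteq N$ with $u\subseteq L$, let $m<\omega$, and let $e\in[A]^{<\omega}$ with $e\subseteq M$. An \emph{$(m,e)$-presentation over $M$} is a pair $(H,\vec b)$ that is $P_{[m,\omega)}\times C$-generic over $M$ and satisfies $A\setminus e=\{b_i:i<\omega\}$ and
\begin{equation}\label{eq:pres}
R=\bigcup_{i\ge m,\ j<\omega}\mathcal P(\omega)\cap M[H_{[m,i)}][b_0,\dots,b_{j-1}].
\end{equation}
\end{definition}

\begin{example}[The basic presentation]\label{ex:basic}
Let $\vec b$ be $\vec a$ with the elements of $e$ deleted. Then $(G_{[n,\omega)},\vec b)$ is an $(n,e)$-presentation over $M_{n,e}$. Genericity follows from (F3) and (F2) as in Lemma~\ref{lem:basic}(d), and the models in \eqref{eq:pres} are the $M_{i,e\cup\{b_0,\dots,b_{j-1}\}}$, which are cofinal among all $M_{n',e'}$.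
\end{example}

\begin{lemma}[Homogeneity]\label{lem:homog}
For each formula $\varphi$ there is a formula $\varphi^*$ such that, whenever there is an $(m,e)$-presentation over $M$ and $v\in M$,
\[
N\models\varphi(v,R,A)\iff M\models\varphi^*(v,e,m).
\]
\end{lemma}

\begin{proof}
In $M$, let $\dot R$ be the $P_{[m,\omega)}\times C$-name consisting of all pairs $(\sigma,1)$ with $\sigma$ a nice $P_{[m,i)}\times C_j$-name, $i\ge m$, $j<\omega$. By (F4) its value under a generic $(H,\vec b)$ is the right side of \eqref{eq:pres}. Let $\dot A$ be the canonical name for $e\cup\{b_i:i<\omega\}$. The poset and both names are defined in $M$ from $e$ and $m$ by formulas that do not depend on $M$. Let $\psi$ be the statement ``$\check v\in L(\dot R,\dot A)$ and $L(\dot R,\dot A)\models\varphi(\check v,\dot R,\dot A)$'', and let $\varphi^*(v,e,m)$ say that $1\Vdash\psi$. If $(H,\vec b)$ is a presentation, the names have the values $R$ and $A$, so $\psi$ holds in $M[H,\vec b]$ if and only if $N\models\varphi(v,R,A)$. Hence it suffices to show that $1$ forces $\psi$ or forces $\neg\psi$.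

Otherwise there are $(p,c)\Vdash\psi$ and $(p',c')\Vdash\neg\psi$. For each $i$ in the finite support of $p$ take a finitely supported permutation $\sigma_i$ of $\omega$ that moves $\mathrm{dom}\,p(i)$ to a set disjoint from $\mathrm{dom}\,p'(i)$. The maps $r\mapsto r\circ\sigma_i^{-1}$ on $\mathrm{Col}_i$, with the identity at the other coordinates, form an automorphism $\sigma\in L$ of $P_{[m,\omega)}$ with $\sigma p$ compatible with $p'$. Take a finitely supported permutation $\pi$ of $\omega$ that moves the indices $i$ used by $c$ off those used by $c'$; acting on $C$ by $(\pi c)(\pi(i),k)=c(i,k)$, it makes $\pi c$ compatible with $c'$. Let $(H,\vec b)$ be generic over $M$ and contain both $(\sigma p,\pi c)$ and $(p',c')$. By (F2), the pair $(\bar H,\langle\bar b_i:i<\omega\rangle)$ with $\bar H=\sigma^{-1}[H]$ and $\bar b_i=b_{\pi(i)}$ is generic, contains $(p,c)$, and generates the same extension. It gives $\dot A$ the same value. It also gives $\dot R$ the same value: $M[\bar H_{[m,i)}]=M[H_{[m,i)}]$ since $\sigma$ acts coordinatewise, $\{\bar b_0,\dots,\bar b_{j-1}\}=\{b_0,\dots,b_{j-1}\}$ as soon as $j$ contains the support of $\pi$,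 and the union in \eqref{eq:pres} is increasing in $j$. So the same statement about $v$ and these two values is both true and false in $M[H,\vec b]$, a contradiction.
\end{proof}

\begin{corollary}\label{cor:reals}
A real that is definable in $N$ from $R$, $A$ and a parameter in $M_{n,e}$ lies in $M_{n,e}$. Consequently $\mathcal P(\omega)\cap N=R$.
\end{corollary}

\begin{proof}
If $r=\{k:N\models\varphi((k,v),R,A)\}$ with $v\in M_{n,e}$, then by Lemma~\ref{lem:homog} and Example~\ref{ex:basic}, $r=\{k:M_{n,e}\models\varphi^*((k,v),e,n)\}\in M_{n,e}$. By Lemma~\ref{lem:basic}(f) every real of $N$ is of this kind, so it lies in $R$; and $R\subseteq U\subseteq N$.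
\end{proof}

\begin{lemma}\label{lem:nowo}
If $j\in N$ is a function from an ordinal into $E$, then $\mathrm{ran}\,j\subseteq\mathcal P(e)\times\omega$ for some finite $e\subseteq A$. Hence in $N$: the sets $A$ and $E$ are infinite and not well-orderable; $\omega$ injects neither into $A$ nor into $[A]^{<\omega}$; and $\aleph(E)=\omega_1$.
\end{lemma}

\begin{proof}
Let $j$ be definable from $R$, $A$ and $v\in M_{n,e}$. Let $j(\xi)=(f,l)$ and let $c$ be the $p$-th element of $f$ in increasing order. The real $c$ is definable from $R$, $A$ and $(v,\xi,p)\in M_{n,e}$, so $c\in A\cap M_{n,e}=e$ by Corollary~\ref{cor:reals} and Lemma~\ref{lem:basic}(d).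

Composing with the injections $a\mapsto(\{a\},0)$ and $f\mapsto(f,0)$ into $E$, we see that every function in $N$ from an ordinal into $A$ or into $[A]^{<\omega}$ has finite range. So $\omega$ does not inject into these sets, and the infinite set $A$ is not the image of an ordinal, that is, not well-orderable. As $A\preceq E$, the set $E$ is infinite and not well-orderable. Finally every countable ordinal injects into $\{\emptyset\}\times\omega\subseteq E$, while $\omega_1$ does not inject into the countable set $\mathcal P(e)\times\omega$.
\end{proof}

\section{Supports, and $\mathcal P(E)\approx\mathcal P(\omega)$}\label{sec:supports}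

\subsection{The case of subsets of $A$}

The idea is visible for a set $X\subseteq A$ in $N$. Say $c\in X\iff N\models\varphi((c,v),R,A)$ with $v\in M=M_{n,e}$. For $c\in A\setminus e$, Lemma~\ref{lem:homog} over $M[c]=M_{n,e\cup\{c\}}$ says that $c\in X$ if and only if $M[c]\models\varphi^*((c,v),e\cup\{c\},n)$. As $c$ is Cohen generic over $M$, some initial segment $c{\restriction}m$ decides this statement, and it decides it in the same way for every $c'\in A\setminus e$ that extends $c{\restriction}m$. Increasing $m$ so that no element of $e$ extends $c{\restriction}m$, we find that $X$ is locally constant on $A$ at $c$. So the set $e_0$ of points of $A$ at which $X$ is \emph{not} locally constant is contained in $e$, hence finite, and it is defined from $X$ without any choice. Now $X$ is determined by $X\cap e_0$ and the set of strings all of whose extensions in $A$ lie in $X$. This gives $\mathcal P(A)\preceq[A]^{<\omega}\times\mathcal P(2^{<\omega})\preceq\mathcal P(\omega)$ in $N$.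

For subsets of $E$ the first half of this argument goes through with tuples in place of points. The canonical choice of the finite set needs a new idea, as Example~\ref{ex:noleast} shows.

\subsection{Supports}

Let $f=\{c_0<\dots<c_{k-1}\}\subseteq A$. We say that $f$ \emph{matches} a tuple $s=(s_0,\dots,s_{k-1})$ of distinct binary strings of one length if $s_i\subset c_i$ for all $i<k$. If the strings $c_i{\restriction}m$ are distinct, we put $f{\restriction}m=(c_0{\restriction}m,\dots,c_{k-1}{\restriction}m)$. This tuple is defined for all large $m$, it is increasing, and $f$ matches it. If $s$ is increasing and $f'\subseteq A$ consists of exactly one extension of each $s_i$, then $f'$ matches $s$, since the lexicographic order of the extensions is that of the strings. A $k$-tuple of strings of length $m$ is a condition in $C_k$ with domain $k\times m$. Every condition in the filter determined by $(c_0,\dots,c_{k-1})$ is extended by $f{\restriction}m$ for all large $m$, and $f'$ matches $s$ exactly when $|f'|=k$ and $s$ is in the filter determined by the increasing enumeration of $f'$.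

\begin{definition}\label{def:support}
Let $X\subseteq E$. A finite set $e\subseteq A$ is a \emph{support} of $X$ if for all $d\subseteq e$, all finite $f\subseteq A\setminus e$ and all $l<\omega$ there is $m$ such that $f{\restriction}m$ is defined and
\[
(d\cup f',l)\in X\iff(d\cup f,l)\in X\qquad\text{for every $f'\subseteq A\setminus e$ matching $f{\restriction}m$.}
\]
\end{definition}

If $m$ works for $(d,f,l)$, then so does every larger number. The definition mentions no forcing and makes sense inside $N$.

\begin{lemma}\label{lem:supp}
Let $X\subseteq E$, $X\in N$.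
\begin{enumerate}
\item[(a)] $X$ has a support.
\item[(b)] Every finite $e^+\subseteq A$ that contains a support of $X$ is a support of $X$.
\item[(c)] If $\nu$ is the least size of a support of $X$, then $X$ has only finitely many supports of size $\nu$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $x\in X\iff N\models\varphi((x,v),R,A)$ with $v\in M=M_{n,e}$. We show that $e$ is a support. Fix $d\subseteq e$, $l<\omega$ and $k<\omega$, and let $\Psi(f)$ be the formula $\varphi^*(((d\cup f,l),v),e\cup f,n)$, whose other parameters lie in $M$. For every $f\subseteq A\setminus e$ with $k$ elements, Lemma~\ref{lem:homog} applied to the basic presentation over $M[f]=M_{n,e\cup f}$ gives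
\[
(d\cup f,l)\in X\iff M[f]\models\Psi(f).
\]
Let $\dot f$ be the $C_k$-name for the set of the $k$ generic reals. Given $f$, its increasing enumeration is $C_k$-generic over $M$ by Lemma~\ref{lem:basic}(d), so some condition $f{\restriction}m$ decides $\Psi(\dot f)$ over $M$. If $f'\subseteq A\setminus e$ matches $f{\restriction}m$, then its increasing enumeration is also $C_k$-generic over $M$, its filter contains $f{\restriction}m$, and $\dot f$ has the value $f'$. So $M[f']\models\Psi(f')$ if and only if $M[f]\models\Psi(f)$.

(b) Let $e\subseteq e^+$ be a support, $d\subseteq e^+$, $f\subseteq A\setminus e^+$ finite, $l<\omega$. Put $f_1=(d\setminus e)\cup f\subseteq A\setminus e$ and take $m$ for $(d\cap e,f_1,l)$ from the definition for $e$. If $f'\subseteq A\setminus e^+$ matches $f{\restriction}m$, then $f_1'=(d\setminus e)\cup f'\subseteq A\setminus e$ consists of exactly one extension of each entry of $f_1{\restriction}m$, so it matches $f_1{\restriction}m$. Since $d\cup f'=(d\cap e)\cup f_1'$ and $d\cup f=(d\cap e)\cup f_1$, this $m$ works for $(d,f,l)$ and $e^+$.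

(c) Suppose there are infinitely many supports of size $\nu$. Consider the finite sets $r\subseteq A$ that are contained in infinitely many of them. The empty set is one, and each has fewer than $\nu$ elements. Let $r$ be one of maximal size. We show that $r$ is a support, which contradicts the choice of $\nu$. Let $d\subseteq r$, $f\subseteq A\setminus r$ finite, $l<\omega$. For each $c\in f$, only finitely many supports of size $\nu$ contain $r\cup\{c\}$, by maximality. So some support $e\supseteq r$ of size $\nu$ is disjoint from $f$. Take $m$ for $(d,f,l)$ from the definition for $e$, so large that no element of $e$ extends $c{\restriction}m$ for any $c\in f$. Then every $f'\subseteq A\setminus r$ matching $f{\restriction}m$ is disjoint from $e$, and so $(d\cup f',l)\in X\iff(d\cup f,l)\in X$.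
\end{proof}

\begin{example}[No least support]\label{ex:noleast}
For reals $x\ne y$ let $\Delta(x,y)$ be the least place where they differ. Fix $a,b\in A$ with $a(0)=0$, $b(0)=1$, and let $X$ be the set of all $(\{x,y\},0)$ with $x\in A\setminus\{a\}$, $y\in A\setminus\{b\}$, $x(0)=0$, $y(0)=1$ and $\Delta(x,a)=\Delta(y,b)$. The set $\{a\}$ is a support. Indeed no member of $X$ involves $a$, so only $d=\emptyset$, $l=0$ and $f=\{x,y\}$ with $x(0)=0$, $y(0)=1$, $x\ne a$ need attention (otherwise any $m\ge1$ with $f{\restriction}m$ defined works). If $y\ne b$, take $m>\Delta(x,a),\Delta(y,b)$. If $y=b$, take $m>\Delta(x,a)$: a matching pair $x',y'$ has $y'=b$ or $\Delta(y',b)\ge m>\Delta(x',a)$, so neither it nor $f$ gives a member of $X$. By symmetry $\{b\}$ is a support. But $\emptyset$ is not: $(\{a,b\},0)\notin X$, while for each $m\ge1$ Lemma~\ref{lem:basic}(a) gives $x,y\in A$ with $\Delta(x,a)=\Delta(y,b)=m$, and $\{x,y\}$ matches $\{a,b\}{\restriction}m$.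
\end{example}

So supports are not closed under intersection, and we take a union instead.

\begin{proposition}\label{prop:PE}
In $N$, $E\preceq\mathcal P(\omega)$ and $\mathcal P(E)\approx\mathcal P(\omega)$.
\end{proposition}

\begin{proof}
Work in $N$. A finite set $\{c_0<\dots<c_{k-1}\}$ of reals is coded by the subset $\{(0,k)\}\cup\{(i+1,j):j\in c_i\}$ of $\omega\times\omega$, and a pair of reals is coded by one real. So $[A]^{<\omega}\times\mathcal P(\omega)\preceq\mathcal P(\omega)$, and in particular $E\preceq\mathcal P(\omega)$. The map $x\mapsto\{\emptyset\}\times x$ shows $\mathcal P(\omega)\preceq\mathcal P(E)$. By Cantor--Bernstein it remains to show $\mathcal P(E)\preceq[A]^{<\omega}\times\mathcal P(\omega)$.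

For $X\subseteq E$ let $e(X)$ be the union of all supports of $X$ of least size. By Lemma~\ref{lem:supp} it is finite and is a support, and no choice enters its definition. Let $\Sigma(X)$ be the set of triples $(d,s,l)$ such that $d\subseteq e(X)$, $s$ is a tuple of distinct strings of one length, $l<\omega$, and $(d\cup f',l)\in X$ for all $f'\subseteq A\setminus e(X)$ matching $s$. We record $d$ by the positions of its elements in the increasing enumeration of $e(X)$, so that $\Sigma(X)$ is a subset of a fixed countable set. Every element of $[A]^{<\omega}$ is uniquely of the form $d\cup f$ with $d\subseteq e(X)$, $f\subseteq A\setminus e(X)$, and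
\[
(d\cup f,l)\in X\iff (d,f{\restriction}m,l)\in\Sigma(X)\text{ for some $m$}.
\]
The direction from left to right holds because $e(X)$ is a support, and the converse holds because $f$ matches $f{\restriction}m$. Hence $X\mapsto(e(X),\Sigma(X))$ is injective.
\end{proof}

\section{The dichotomy for sets of reals}\label{sec:dichotomy}

\begin{proposition}\label{prop:dich}
In $N$, for every $Y\subseteq\mathcal P(\omega)$, either $Y\preceq E$ or there is a continuous injection $2^\omega\to Y$.
\end{proposition}

\subsection{Three examples}

The set $\mathcal P(\omega)\cap L$ is countable in $N$: it has size $\kappa_1$ in $L$, and $h_1\in N$. The set $A$ injects into $E$, and $2^\omega\not\preceq A$ since $\omega\not\preceq A$. Now let $Y$ be the set of all reals of $N$ that are Cohen generic over $L$, that is, have an initial segment in every dense $D\subseteq2^{<\omega}$ lying in $L$. There are $\kappa_1$ such $D$ in $L$, so $h_1$ gives an enumeration $\langle D_i:i<\omega\rangle\in N$ of them. Let $s_\emptyset=\emptyset$, and for $\sigma\in2^{<\omega}$, $\varepsilon<2$ let $s_{\sigma^\frown\varepsilon}$ be the first string, in a fixed enumeration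 of $2^{<\omega}$, that lies in $D_{|\sigma|}$ and extends $s_\sigma{}^\frown\varepsilon$. Then $x\mapsto\bigcup_ks_{x\restriction k}$ is continuous; it is injective, since the images of $x$ and $x'$ differ at place $|s_{x\restriction k}|$ when $k$ is the first place where $x$ and $x'$ differ; and its values are in $Y$, since $s_{x\restriction(i+1)}\in D_i$.

The last example is the model for the large case: a later collapse is used to build a perfect set of generics. What is special is that there genericity alone guarantees membership in $Y$. For a general $Y$, membership of $y$ is forced by a condition, but what is forced is the statement $\varphi^*$ of Lemma~\ref{lem:homog}, which refers to $Y$ only in models over which there is a presentation. The example $A\subseteq Y$ is a warning: the elements of $A$ are Cohen generic over $L$, yet $A$ is small. The dividing line is this. The elements of $A$ used to construct $y$ have to be held fixed, while the collapsing functions used can be replaced by other generics. If $y$ depends on them, we obtain a perfect set.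

\subsection{The small case}

For $n\ge1$ and $e\in[A]^{<\omega}$ put
\[
S_{n,e}=\bigcup\{\mathcal P(\omega)\cap M_{n,e}[f]:f\in[A\setminus e]^{<\omega}\}.
\]

\begin{lemma}\label{lem:small}
$S_{n,e}\in N$, and $S_{n,e}\preceq E$ in $N$.
\end{lemma}

\begin{proof}
Write $M=M_{n,e}=L[z]$ with $z\in R$. The relation $y\in M[f]$ is definable in $N$ from $z$, so $S_{n,e}\in N$. A real $y\in S_{n,e}$ is the value of a name in $M$ under some $f$. We must choose $f$ and the name canonically.

\emph{The set $f$.} Let $y\in M[f]\cap M[f']$ and $\bar M=M[f\cap f']=M_{n,e\cup(f\cap f')}$. By Lemma~\ref{lem:basic}(d) and (F3), enumerations of $f\setminus f'$ and $f'\setminus f$ are mutually generic over $\bar M$, and $M[f]=\bar M[f\setminus f']$, $M[f']=\bar M[f'\setminus f]$. So $y\in\bar M$ by Lemma~\ref{lem:mutual}. Hence a set $f$ of least size with $y\in M[f]$ is contained in every $f'$ with $y\in M[f']$, and so it is unique. Call it $f_y$.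

\emph{The name.} Let $\Gamma$ be the countable set of pairs $(i,s)$ with $i<\omega$ and $s$ a tuple of distinct strings of one length. For $w\subseteq\Gamma$ and $f\in[A]^{<\omega}$ put $w[f]=\{i:(i,f{\restriction}m)\in w\text{ for some }m\}$. By Lemma~\ref{lem:basic}(e), as $n\ge1$, there is in $N$ a map $D$ from $\omega$ onto $\mathcal P(\Gamma)\cap M$. Let $k=|f_y|$ and let $\tau\in M$ be a $C_k$-name whose value under the increasing enumeration of $f_y$ is $y$. Put $w=\{(i,s)\in\Gamma:s\text{ is a $k$-tuple and }s\Vdash i\in\tau\text{ over }M\}\in M$. Then $w[f_y]=y$: if $i\in y$, a condition in the filter of $f_y$ forces $i\in\tau$, and some $f_y{\restriction}m$ extends it; conversely each $f_y{\restriction}m$ is in this filter. Let $j(y)$ be the least $j$ with $D(j)[f_y]=y$. Then $y\mapsto(f_y,j(y))$ is an injection $S_{n,e}\to E$ in $N$.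
\end{proof}

\subsection{The large case: a tree of generics}\label{sub:tree}

Let $Y\in N$ be a set of reals with $y'\in Y\iff N\models\varphi((y',v),R,A)$, where $v\in M_{n,e}$ and $n\ge1$. If $Y\subseteq S_{n,e}$, then $Y\preceq E$ by Lemma~\ref{lem:small}. So assume that there is $y\in Y\setminus S_{n,e}$. By Corollary~\ref{cor:reals} there are $m>n$ and a finite $e'$ with $e\subseteq e'\subseteq A$ and $y\in M_{m,e'}$. Put
\[
M'=M_{n,e'},\qquad Q=P_{[n,m)},\qquad g=G_{[n,m)} .
\]
By Lemma~\ref{lem:basic}(c), $g$ is $Q$-generic over $M'$ and $M'[g]=M_{m,e'}$, so $y=\tau^g$ for a $Q$-name $\tau\in M'$. Also $y\notin M'$, since $M'=M_{n,e}[e'\setminus e]$ and $y\notin S_{n,e}$. Let $\theta(y')$ be the formula $\varphi^*((y',v),e',m)$. By Lemma~\ref{lem:homog},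
\begin{equation}\label{eq:theta}
y'\in Y\iff M''\models\theta(y')
\end{equation}
whenever $M''\ni y',v$ is a model with an $(m,e')$-presentation over it. The basic presentation over $M_{m,e'}$ gives $M'[g]\models\theta(y)$. Fix $q\in g$ that forces, over $M'$, that $\theta(\tau)$ holds, $\tau\subseteq\omega$, and $\tau$ is not an element of the set $\mathcal P(\omega)\cap M'$.

We want filters $g_x\ni q$, for $x\in2^\omega$, that can take the place of $g$. Section~\ref{sec:absorb} will need $g_x$ to be generic not only over $M'$ but over $M'[f^*]$, for a finite set $f^*\subseteq A\setminus e'$ that depends on $x$. These models are indexed by $[A\setminus e']^{<\omega}$, which is not well-orderable in $N$, so we do not enumerate dense sets as in the example. Instead we let $h_m$ choose the tree generically. The function $h_m$ is generic over $W_n$, which contains all the models $M'[f^*]$, and yet $h_m\in N$.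

Let $\mathbb T$ be the set of all $t=(k,\langle q_s:s\in2^k\rangle)$ with $k<\omega$ and $q_s\in Q$, $q_s\le q$. Put $(k',\langle q'_s\rangle)\le(k,\langle q_s\rangle)$ if $k'\ge k$ and $q'_s\le q_{s\restriction k}$ for all $s\in2^{k'}$. The poset $\mathbb T$ lies in $L$ and has size at most $\kappa_m$ there; fix in $L$ an enumeration $\mathbb T=\{t_\xi:\xi<\kappa_m\}$. Define
\[
t^0=(0,\langle q\rangle),\qquad t^{i+1}=\begin{cases}t_{h_m(i)}&\text{if }t_{h_m(i)}\le t^i,\\ t^i&\text{otherwise,}\end{cases}
\]
and write $t^i=(k_i,\langle q^i_s:s\in2^{k_i}\rangle)$. The sequence $\langle t^i:i<\omega\rangle$ is decreasing and lies in $L[h_m]\subseteq N$. For $x\in2^\omega$ the conditions $q^i_{x\restriction k_i}$ decrease with $i$, starting from $q$. Let $g_x$ be the filter on $Q$ that they generate, and $y_x=\tau^{g_x}$.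

\begin{lemma}\label{lem:tree}
\begin{enumerate}
\item[(a)] Every dense subset of $\mathbb T$ lying in $W_n$ contains some $t^i$.
\item[(b)] For every $x\in2^\omega$, $g_x$ is $Q$-generic over $W_n$ and $q\in g_x$.
\item[(c)] If $x\ne x'$, then $g_x\times g_{x'}$ is $Q\times Q$-generic over $M'$.
\item[(d)] The map $x\mapsto y_x$ on $2^\omega\cap N$ lies in $N$ and is a continuous injection into $2^\omega\cap N$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $\Delta\in W_n$ be dense in $\mathbb T$. A condition $p\in\mathrm{Col}_m$ with domain $i<\omega$ determines $t^i$ by the recursion above; call it $t(p)$. Any condition extends to such a $p$, and then to $p\cup\{(i,\xi)\}$ with $t_\xi\le t(p)$ and $t_\xi\in\Delta$. So the conditions of this last form make up a dense subset of $\mathrm{Col}_m$ in $W_n$. By Lemma~\ref{lem:basic}(c) one of them is contained in $h_m$, and then $t^{i+1}=t_\xi\in\Delta$.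

(b) Let $\Delta\in W_n$ be open dense in $Q$. The set $\mathbb T_\Delta$ of $t\in\mathbb T$ with all $q_s\in\Delta$ lies in $W_n$ and is dense: extend each of the finitely many $q_s$ into $\Delta$. If $t^i\in\mathbb T_\Delta$, then $q^i_{x\restriction k_i}\in g_x\cap\Delta$.

(c) Let $\Delta\in M'$ be open dense in $Q\times Q$, and let $K$ satisfy $x{\restriction}K\ne x'{\restriction}K$. Consider the set of $t$ with $k\ge K$ and $(q_s,q_{s'})\in\Delta$ for all $s\ne s'$ in $2^k$. It is dense. Given $t$, first raise $k$ to at least $K$ by assigning $q_s$ to every extension of $s$. Then go through the finitely many ordered pairs $(s,s')$, each time extending $(q_s,q_{s'})$ into $\Delta$; as $\Delta$ is open, pairs treated earlier stay in $\Delta$. If $t^i$ is in this set, then $x{\restriction}k_i\ne x'{\restriction}k_i$, so $(q^i_{x\restriction k_i},q^i_{x'\restriction k_i})\in\Delta$.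

(d) The map is defined in $N$ from $\langle t^i\rangle$ and $\tau$, and $y_x\subseteq\omega$ since $q\in g_x$. If $x\ne x'$ and $y_x=y_{x'}$, then $y_x\in M'$ by (c) and Lemma~\ref{lem:mutual}, against the choice of $q$; this is the place where $y\notin S_{n,e}$ is used. For continuity fix $j<\omega$ and let $\Delta\in M'$ be the open dense set of conditions deciding ``$j\in\tau$'' over $M'$. If $t^i\in\mathbb T_\Delta$, then whether $j\in y_x$ depends only on $x{\restriction}k_i$.
\end{proof}

It remains to see that $y_x\in Y$. This rests on the following proposition, proved in the next section.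

\begin{proposition}\label{prop:pres}
For every $x\in2^\omega\cap N$, $M'[g_x]\subseteq N$ and there is an $(m,e')$-presentation over $M'[g_x]$.
\end{proposition}

\begin{proof}[Proof of Proposition~\ref{prop:dich}]
In the large case let $x\in2^\omega\cap N$. Since $g_x\ni q$ is generic over $M'$, we have $M'[g_x]\models\theta(y_x)$. By Proposition~\ref{prop:pres}, \eqref{eq:theta} applies to $M''=M'[g_x]$ and gives $y_x\in Y$. With Lemma~\ref{lem:tree}(d), $x\mapsto y_x$ is a continuous injection $2^\omega\to Y$ in $N$.
\end{proof}

\section{Presentations over the branches}\label{sec:absorb}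

The filter $g_x$ lies in some $K=M_{l,e''}$ with $l>m$. We have to show that, seen from $M'[g_x]$, the passage to $K$ and beyond is forcing with $P_{[m,\omega)}\times C$. Two standard facts do this, and we include proofs. The first says that $K$ is a generic extension of the intermediate model by some poset $F$ of controlled size. The second says that $F$, about which we know little else, is absorbed by the next collapse.

\begin{lemma}[Quotients]\label{lem:quot}
Let $M_0$ be a model of $\mathsf{ZFC}$, $P,Q\in M_0$ posets, $J$ a $P$-generic filter over $M_0$, and $\gamma\in M_0[J]$ a $Q$-generic filter over $M_0$. Then there are a poset $F\in M_0[\gamma]$, with $F\subseteq P$ and the order of $P$, and an $F$-generic filter $J'$ over $M_0[\gamma]$ such that $M_0[J]=M_0[\gamma][J']$.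
\end{lemma}

\begin{proof}
Let $\gamma=\rho^J$, and let $p^*\in J$ force that $\rho$ is a $Q$-generic filter over $M_0$. The poset $F$ will consist of the conditions that say nothing false about $\gamma$. For $p\le p^*$ put $I_p=\{r\in Q:p\Vdash r\notin\rho\}\in M_0$. The set $I_p$ is closed downward, because $p$ forces $\rho$ to be closed upward. Let $\dot F$ be a $Q$-name whose value under any generic $\bar\gamma$ is $\{p\le p^*:\bar\gamma\cap I_p=\emptyset\}$. We note:
\begin{equation}\label{eq:Ip}
\text{if } r\Vdash_Q p\in\dot F,\text{ then } r\notin I_p,
\end{equation}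
since a generic $\bar\gamma\ni r$ is then disjoint from $I_p$.

Let $F=\dot F^\gamma$ and $J'=\{p\in J:p\le p^*\}$. If $p\in J'$ and $r\in\gamma=\rho^J$, then $p\not\Vdash r\notin\rho$; so $J'\subseteq F$, and $p^*$ is the largest element of $F$. The set $J'$ is a filter on $F$, because $J$ is a filter and all elements of $F$ are below $p^*$. As $J$ is the upward closure of $J'$ in $P$ and $\gamma,J'\in M_0[J]$, the least model containing $M_0$, $\gamma$ and $J'$ is $M_0[J]$. It remains to show that $J'$ is generic.

Suppose $\Delta=\dot\Delta^\gamma\in M_0[\gamma]$ is a dense subset of $F$ with $\Delta\cap J'=\emptyset$. Then $\Delta\cap J=\emptyset$, so some $p_0\in J'$ forces that the value of $\dot\Delta$ under $\rho$ is disjoint from the $P$-generic filter. As $p_0\in F$, some $r_1\in\gamma$ forces that $\dot\Delta$ is a dense subset of $\dot F$ and $p_0\in\dot F$. Hence there are $r_2\le r_1$ and $p_1\le p_0$ with $r_2\Vdash p_1\in\dot\Delta\subseteq\dot F$. By \eqref{eq:Ip}, $r_2\notin I_{p_1}$, so some $p_2\le p_1$ forces $r_2\in\rho$. Let $\bar J\ni p_2$ be $P$-generic over $M_0$ and $\bar\gamma=\rho^{\bar J}$. Then $\bar\gamma$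 is $Q$-generic over $M_0$ and contains $r_2$, so $p_1\in\dot\Delta^{\bar\gamma}\cap\bar J$. This contradicts $p_0\in\bar J$.
\end{proof}

\begin{lemma}[Kripke]\label{lem:kripke}
Let $M_1$ be a model of $\mathsf{ZFC}$. In $M_1$ let $\lambda$ be a regular uncountable cardinal, and let $F_1,F_2$ be posets of size at most $\lambda$ whose largest elements force that $\lambda$ is countable. If $J_1$ is $F_1$-generic over $M_1$, then there is an $F_2$-generic $J_2$ over $M_1$ with $M_1[J_1]=M_1[J_2]$.
\end{lemma}

The bound on the size is needed: if $F_1$ makes $\lambda^+$ countable and $F_2$ has size $\lambda$, then the extensions differ by (F4).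

\begin{proof}
Let $T=\lambda^{<\omega}$, ordered by reverse inclusion, and let $F$ be $F_1$ or $F_2$, with $\dot J$ the name for its generic filter. We show that each $F$-generic extension of $M_1$ is a $T$-generic extension and conversely. The lemma follows by passing from $F_1$ to $T$ and from $T$ to $F_2$. Write $p\le^*p'$ if $p\Vdash p'\in\dot J$. This relation is transitive and contains $\le$, and if $p\le^*p'$ and $p\le^*p''$, then $p'$ and $p''$ are compatible, as both lie in any generic filter containing $p$. Until Step 4 we work in $M_1$.

\emph{Step 1: below each $p$ there is an antichain of size $\lambda$.} Let $\dot k$ name a map from $\omega$ onto $\lambda$. For each $\xi<\lambda$ there are $i<\omega$ and $p'\le p$ with $p'\Vdash\dot k(i)=\xi$. Since $\lambda$ is regular and uncountable, one $i$ serves for $\lambda$ many $\xi$, and conditions forcing different values of $\dot k(i)$ are incompatible.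

\emph{Step 2: a tree of conditions.} Since $|F|\le\lambda$, $F$ is countable in the extension, so there is a name $\dot f$ for a map from $\omega$ onto $\dot J$. We define $p_s\in F$ for $s\in T$, with $p_\emptyset=1$. Given $p_s$, extend an antichain of size $\lambda$ below $p_s$ to a maximal antichain $B$ below $p_s$, and below each $b\in B$ take a maximal antichain among the conditions that force $\dot f(|s|)=r$ for some $r\in F$; such conditions are dense. The union of these antichains is a maximal antichain below $p_s$, of size at least $|B|=\lambda$ and at most $|F|\le\lambda$. Enumerate it without repetition as $\{p_{s^\frown\xi}:\xi<\lambda\}$. If $s\supseteq t$, then $p_s\le p_t$. If $s,t$ are incomparable, they extend $u^\frown\xi$ and $u^\frown\eta$ with $\xi\ne\eta$, so $p_s$ and $p_t$ are incompatible. By induction on $k$, every $p\in F$ is compatible with some $p_s$, $s\in\lambda^k$: a common extension of $p$ and $p_s$ is compatible with some $p_{s^\frown\xi}$.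

\emph{Step 3: if $p\le p_t$, then $p_s\le^*p$ for some $s\supseteq t$.} As $p\Vdash p\in\dot J$, there are $p'\le p$ and $k$ with $p'\Vdash\dot f(k)=p$. Let $s_0\in\lambda^{k+1}$ be such that $p_{s_0}$ is compatible with $p'$. Since $p_{s_0}$ decides $\dot f(k)$, it forces $\dot f(k)=p$, so $p_{s_0}\le^*p\le p_t$. Then $p_{s_0}$ and $p_t$ are compatible, so $s_0$ and $t$ are comparable. Let $s$ be the longer of the two.

\emph{Step 4: from $F$ to $T$.} Let $J$ be $F$-generic over $M_1$ and $\beta=\{s:p_s\in J\}$. By Step 2, $\beta$ is a chain closed under initial segments, so it is a filter on $T$. Let $D\in M_1$ be dense in $T$. The set $\{p':p'\le p_s\text{ for some }s\in D\}$ is dense in $F$: given $p$, Step 3 with $t=\emptyset$ and density of $D$ give $s\in D$ with $p_s\le^*p$, and $p_s$ and $p$ have a common extension. So $\beta$ meets $D$, and $\beta$ is generic. We claim $J=\{p:p_s\le^*p\text{ for some }s\in\beta\}$, so that $M_1[J]=M_1[\beta]$. The inclusion $\supseteq$ holds by definition of $\le^*$. Let $p\in J$. The set of $s$ such that $p_s\le^*p$ or $p_s$ is incompatible with $p$ is dense in $T$: if $p_t$ and $p$ have a common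 extension $p'$, apply Step 3 to $p'\le p_t$. So $\beta$ contains such an $s$, and the first alternative holds because $p_s,p\in J$.

\emph{Step 5: from $T$ to $F$.} Let $\beta$ be $T$-generic over $M_1$ and $J=\{p:p_s\le^*p\text{ for some }s\in\beta\}$. Then $J$ is closed upward, and any two elements of $J$ are compatible, being $\ge^*p_s$ for one $s\in\beta$. If $D\in M_1$ is dense in $F$, then the set of $s$ with $p_s\le^*p$ for some $p\in D$ is dense in $T$ (given $t$, take $p\le p_t$ in $D$ and apply Step 3), so $J$ meets $D$. For $p,p'\in J$ apply this to the dense set of $r$ that extend both $p$ and $p'$ or are incompatible with one of them: it gives $r\in J$ with $r\le p,p'$. So $J$ is a generic filter. The chain $\{s:p_s\in J\}$ contains $\beta$, and $\beta$ has elements of every length, so the two are equal and $M_1[J]=M_1[\beta]$.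
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:pres}]
By Corollary~\ref{cor:reals} there are $l>m$ and a finite $e''$ with $e'\subseteq e''\subseteq A$ and $x\in K:=M_{l,e''}$. Put $f^*=e''\setminus e'$ and $M_0=M'[f^*]=M_{n,e''}$, so that $K=M_0[G_{[n,l)}]$. Since $l>m$, we have $h_m\in K$, hence $\langle t^i\rangle\in K$ and $g_x\in K$. So $M'[g_x]\subseteq K\subseteq N$. By Lemma~\ref{lem:tree}(b), $g_x$ is $Q$-generic over $M_0\subseteq W_n$. Put $M_x=M_0[g_x]=M'[g_x][f^*]\subseteq K$.

\emph{Step 1: $K$ is a small extension of $M_x$.} Apply Lemma~\ref{lem:quot} to $M_0$, $P=P_{[n,l)}$, $J=G_{[n,l)}$ and $\gamma=g_x$. It gives $F\in M_x$ with $F\subseteq P_{[n,l)}$, so $|F|\le\kappa_{l-1}$ in $M_x$, and an $F$-generic $J'$ over $M_x$ with $K=M_x[J']$.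

\emph{Step 2: absorbing $F$.} We use one more collapse, so that the hypotheses of Lemma~\ref{lem:kripke} hold whatever $F$ is. By Lemma~\ref{lem:basic}(c), $h_l$ is $\mathrm{Col}_l$-generic over $K\subseteq W_l$, so $K[h_l]=M_{l+1,e''}$ is an $F\times\mathrm{Col}_l$-generic extension of $M_x$ by (F3). By Lemma~\ref{lem:basic}(e), $\kappa_l$ is regular and uncountable in $K$, hence in $M_x\subseteq K$. The posets $F\times\mathrm{Col}_l$ and $P_{[m,l+1)}$ have size at most $\kappa_l$ in $M_x$, and both force that $\kappa_l$ is countable because both have $\mathrm{Col}_l$ as a factor. By Lemma~\ref{lem:kripke} there is a $P_{[m,l+1)}$-generic filter $H'$ over $M_x$ with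
\begin{equation}\label{eq:abs}
M_x[H']=M_{l+1,e''}.
\end{equation}

\emph{Step 3: the tail.} Let $(G_{[l+1,\omega)},\vec b^{\,*})$ be the basic $(l+1,e'')$-presentation over $M_{l+1,e''}$, and let $H^*=H'\times G_{[l+1,\omega)}$, a filter on $P_{[m,\omega)}\cong P_{[m,l+1)}\times P_{[l+1,\omega)}$. By \eqref{eq:abs} and (F3), $(H^*,\vec b^{\,*})$ is $P_{[m,\omega)}\times C$-generic over $M_x=M'[g_x][f^*]$.

\emph{Step 4: returning $f^*$ to the generic.} An enumeration of $f^*$ is $C_{|f^*|}$-generic over $M'$, and $g_x$ is $Q$-generic over $M'[f^*]$. By the symmetry in (F3), the enumeration of $f^*$ is $C_{|f^*|}$-generic over $M'[g_x]$. This is why $g_x$ had to be generic over more than $M'$. Let $\vec b$ list $f^*$ first and then $\vec b^{\,*}$. By (F3), Step 3 and the isomorphism $C_{|f^*|}\times C\cong C$ that shifts indices, $(H^*,\vec b)$ is $P_{[m,\omega)}\times C$-generic over $M'[g_x]$, and $\{b_i:i<\omega\}=f^*\cup(A\setminus e'')=A\setminus e'$.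

\emph{Step 5: the reals.} Let $i\ge l+1$, $j\ge|f^*|$ and $f'=\{b_0,\dots,b_{j-1}\}\supseteq f^*$. By \eqref{eq:abs},
\[
M'[g_x][H^*_{[m,i)}][f']=M_x[H'][G_{[l+1,i)}][f']=M_{l+1,e''}[G_{[l+1,i)}][f']=M_{i,e'\cup f'} .
\]
These models are cofinal among the models in \eqref{eq:pres} for $M'[g_x]$ and $(H^*,\vec b)$, and also cofinal among all $M_{n',d}$. So \eqref{eq:pres} holds, and $(H^*,\vec b)$ is an $(m,e')$-presentation over $M'[g_x]$.
\end{proof}

\section{Proofs of Theorems~\ref{thm:main} and~\ref{thm:model}}\label{sec:end}

\begin{proof}[Proof of Theorem~\ref{thm:main}]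
The model $N$ satisfies $\mathsf{ZF}$. Work in $N$. The set $E=[A]^{<\omega}\times\omega$ is infinite and not well-orderable by Lemma~\ref{lem:nowo}, and $\mathcal P(E)\approx\mathcal P(\omega)$ by Proposition~\ref{prop:PE}. Let $Y\subseteq\mathcal P(E)$, and let $Y'\subseteq\mathcal P(\omega)$ be its image under a bijection. By Proposition~\ref{prop:dich}, either $Y\approx Y'\preceq E$ or $\mathcal P(E)\approx\mathcal P(\omega)\preceq Y'\approx Y$. By the direction of Theorem~\ref{thm:zf}(a) that uses only Cantor--Bernstein, $\mathrm{CH}(E)$ holds.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:model}]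
Work in $N$. (a) By Proposition~\ref{prop:PE}, $E\preceq\mathcal P(\omega)$; pull back the lexicographic order.

(b) If $Y\not\preceq E$, Proposition~\ref{prop:dich} gives a continuous injection $x\mapsto y_x$ of $2^\omega$ into $Y$. The space $2^\omega$ is compact in $\mathsf{ZF}$, so the range is a nonempty compact subset of $2^\omega$, hence closed. No point $y_x$ is isolated in the range: $x$ is a limit of points $x'\ne x$, and for these $y_{x'}\ne y_x$ and $y_{x'}\to y_x$.

(c) Each $\kappa_n$ is countable by $h_n$, so every ordinal below $\omega_\omega^L=\sup_n\kappa_n$ is countable. If $\omega_\omega^L$ were countable, a real coding a well-order of that type would lie in some $M_{n,e}$ with $n\ge1$, by Corollary~\ref{cor:reals}. Then $\kappa_n<\omega_\omega^L$ would be countable in $M_{n,e}$, against Lemma~\ref{lem:basic}(e). So $\omega_1=\omega_\omega^L$, and the sequence $\langle\kappa_n:n<\omega\rangle\in L$ shows $\mathrm{cf}(\omega_1)=\omega$. Finally $\aleph(E)=\omega_1$ by Lemma~\ref{lem:nowo}, so $\omega_1\not\preceq\mathcal P(E)$ by Theorem~\ref{thm:zf}(b)(iii).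
\end{proof}

\begin{thebibliography}{1}

\bibitem{source}
``Search Results'',
\texttt{https://mathoverflow.net/search?q=\allowbreak user\%3A6085+\allowbreak\%5Baxiom-of-choice\%5D+\allowbreak is\%3Aanswer}.

\end{thebibliography}
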